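\title{Locally nilpotent linear groups over division rings need not be hypercentral}

\begin{abstract}
Let $D$ be a division ring that is locally finite-dimensional over its center $F$. Zaleeskii asked whether every locally nilpotent subgroup of $\mathrm{GL}_n(D)$ is hypercentral. We show that the answer is no: for every prime $p$ there is such a $D$ of characteristic $p$ for which $\mathrm{GL}_n(D)$, $n\ge 2$, contains a metabelian locally nilpotent subgroup that is not hypercentral. The obstruction is inseparability. The answer is yes for $n=1$, in characteristic $0$, for perfect $F$, and whenever the inseparable degrees of the finite field extensions of $F$ inside $M_r(D)$, $r<n$, are bounded. For $n=2$ we give a necessary and sufficient condition.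
\end{abstract}

\section{The question and the results}\label{sec:intro}

The upper central series of a group $G$ is defined for all ordinals by $\zeta_0(G)=1$, $\zeta_{\alpha+1}(G)/\zeta_\alpha(G)=Z(G/\zeta_\alpha(G))$, and $\zeta_\lambda(G)=\bigcup_{\alpha<\lambda}\zeta_\alpha(G)$ for limit ordinals $\lambda$. The series becomes stationary; its last term is the \emph{hypercenter} $\zeta_\infty(G)$, and $G/\zeta_\infty(G)$ has trivial center. The group $G$ is nilpotent if $G=\zeta_c(G)$ for a finite $c$, \emph{hypercentral} if $G=\zeta_\infty(G)$, and \emph{locally nilpotent} if every finitely generated subgroup is nilpotent. Local nilpotency gives each finitely generated subgroup a central series of its own, with no relation between these series. Hypercentrality asks for one series that serves the whole group; in particular it asks for nontrivial elements that are central in the whole group. Two examples show what is at stake.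

\begin{example}\label{ex:dihedral}
Let $A\le \mathrm{GL}_2(\mathbb C)$ consist of the matrices $\operatorname{diag}(\lambda,\lambda^{-1})$ with $\lambda$ a root of unity of $2$-power order, and let $G=\langle A,w\rangle$ with $w=\left(\begin{smallmatrix}0&1\\1&0\end{smallmatrix}\right)$. Finitely generated subgroups of $G$ are finite $2$-groups, so $G$ is locally nilpotent. Every element $g\in G\setminus A$ inverts $A$, so $a^{-1}g^{-1}ag=a^{-2}$ for $a\in A$. By induction $\zeta_j(G)=\{a\in A:a^{2^j}=1\}$ for finite $j$. Thus $\zeta_\omega(G)=A$ and $\zeta_{\omega+1}(G)=G$: the group is hypercentral and not nilpotent.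
\end{example}

\begin{example}\label{ex:wreath}
Let $A$ be an infinite elementary abelian $p$-group acting by multiplication on its group algebra $M=\mathbb F_pA$, and let $G=M\rtimes A$. Finitely generated subgroups of $G$ are finite $p$-groups, so $G$ is locally nilpotent. An element of $M$ fixed by $A$ has all its coefficients equal and finite support, so it is $0$; an element outside $M$ does not centralize $M$. Hence $Z(G)=1$ and $\zeta_\infty(G)=1$. Each finite subgroup of $A$ has nonzero fixed points in $M$, but their supports grow with the subgroup, and nothing is left in the limit.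
\end{example}

By Example~\ref{ex:dihedral}, a locally nilpotent linear group need not be nilpotent, so hypercentrality is the property to ask for, and the question is whether linearity excludes the behavior of Example~\ref{ex:wreath}. Let $D$ be a division ring with center $F$. A theorem of Garascuk states that if $[D:F]<\infty$, then every locally nilpotent subgroup of $\mathrm{GL}_n(D)$ is hypercentral. Call $D$ \emph{locally finite-dimensional} over $F$ if every finite subset of $D$ lies in an $F$-subalgebra of finite dimension over $F$. For such $D$, Shirvani and Wehrfritz showed that every locally nilpotent subgroup of $\mathrm{GL}_n(D)$ is solvable. The following question of Zaleeskii is posed in \cite{problem}.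

\medskip
\noindent\textbf{Question.} \emph{Let $D$ be a noncommutative division ring, locally finite-dimensional over its center, and let $n\ge1$. Is every locally nilpotent subgroup of $\mathrm{GL}_n(D)$ hypercentral?}
\medskip

One would guess that it is. A finitely generated subgroup of $\mathrm{GL}_n(D)$ is linear over the field $F$, and chains of $D$-subspaces of $D^n$ have length at most $n$. So the fixed subspaces in $D^n$ of larger and larger finitely generated subgroups cannot shrink forever as they do in Example~\ref{ex:wreath}; Lemma~\ref{lem:unip}(a) below is proved by exactly this remark. But the central elements of a triangular group are solutions $x\in D$ of equations $ax=xc$, and these solutions form only an $F$-subspace of $D$. Over $F$ there is no bound on dimensions, and the guess is wrong.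

\begin{theorem}\label{thm:A}
For every prime $p$ there is a noncommutative division ring $D$ of characteristic $p$, locally finite-dimensional over its center, such that for all $n\ge2$ the group $\mathrm{GL}_n(D)$ contains a metabelian locally nilpotent subgroup that is not hypercentral.
\end{theorem}

The other two theorems determine how far the positive statement extends. \emph{From now on, unless stated otherwise, $D$ is a division ring, commutative or not, that is locally finite-dimensional over its center $F$.} We identify $F$ with the scalar matrices in $M_r(D)$. For a finite field extension $K/F$, let $K_s$ be the maximal separable subextension and $[K:F]_i=[K:K_s]$ the \emph{inseparable degree}; it is $1$ in characteristic $0$ and a power of $p$ in characteristic $p$. An element $g\in\mathrm{GL}_n(D)$ is \emph{unipotent} if $g-1$ is nilpotent, and $u(G)$ is the set of unipotent elements of $G\le\mathrm{GL}_n(D)$. The degree of a finite-dimensional central simple $F$-algebra is the square root of its dimension.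

\begin{theorem}\label{thm:B}
Let $G\le\mathrm{GL}_n(D)$ be locally nilpotent. Then $u(G)$ is a normal subgroup of $G$ and $G/u(G)$ is hypercentral. If there is a finite $e\ge1$ such that $[K:F]_i\le e$ for all fields $K$ with $F\subseteq K\subseteq M_r(D)$, $[K:F]<\infty$, $1\le r\le n-1$, then $u(G)\le\zeta_{e(n-1)^2}(G)$ and $G$ is hypercentral.

In particular, every locally nilpotent subgroup of $\mathrm{GL}_n(D)$ is hypercentral in each of the following cases: $n=1$; $\operatorname{char}D=0$; $F$ is perfect; $[D:F]<\infty$; $\operatorname{char}D=p$ and, for some fixed $m$, every finite subset of $D$ lies in a finite-dimensional central division $F$-subalgebra whose degree is not divisible by $p^{m+1}$.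
\end{theorem}

\begin{theorem}\label{thm:C}
The group $\mathrm{GL}_2(D)$ has a locally nilpotent subgroup that is not hypercentral if and only if $\operatorname{char}D=p>0$ and some division subring $D_1\supseteq F$ of $D$ contains a purely inseparable field extension of infinite degree of its own center $Z(D_1)$. In that case $\mathrm{GL}_n(D)$ has such a subgroup for every $n\ge2$.
\end{theorem}

For $n\ge3$ we do not claim a necessary and sufficient condition.

All three theorems turn on the operators $x\mapsto axc^{-1}$. Section~\ref{sec:tri} introduces them and computes them in a quaternion algebra of characteristic $2$; Section~\ref{sec:A} proves Theorem~\ref{thm:A} and needs nothing else. Sections~\ref{sec:unip} and~\ref{sec:red} reduce the general problem to these operators, and Sections~\ref{sec:B} and~\ref{sec:C} prove Theorems~\ref{thm:B} and~\ref{thm:C}. The theorems of Garascuk and of Shirvani and Wehrfritz are not used.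

\section{Triangular groups and the operators $x\mapsto axc^{-1}$}\label{sec:tri}

\subsection*{Commutators and augmentation ideals}

We write $[x,g]=x^{-1}g^{-1}xg$ and $[x,g_1,\dots,g_c]=[[x,g_1,\dots,g_{c-1}],g_c]$.

\begin{lemma}\label{lem:hyp}
Let $N$ be a normal subgroup of a group $G$.
\begin{itemize}
\item[(a)] For finite $c$, an element $x$ lies in $\zeta_{\alpha+c}(G)$ if and only if $[x,g_1,\dots,g_c]\in\zeta_\alpha(G)$ for all $g_1,\dots,g_c\in G$.
\item[(b)] If $N\cap Z(G)=1$, then $N\cap\zeta_\infty(G)=1$.
\item[(c)] If $N\le\zeta_\infty(G)$ and $G/N$ is hypercentral, then $G$ is hypercentral.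
\end{itemize}
\end{lemma}

\begin{proof}
(a) For $c=1$ this is the definition; induct on $c$.

(b) Suppose not, and let $\alpha$ be the least ordinal with $N\cap\zeta_\alpha(G)\ne1$. It is not $0$ and not a limit ordinal. For $x\in N\cap\zeta_\alpha(G)$ and $g\in G$ we have $[x,g]\in N\cap\zeta_{\alpha-1}(G)=1$. So $1\neq N\cap\zeta_\alpha(G)\le N\cap Z(G)$, a contradiction.

(c) By (a) with $c=1$ and transfinite induction, a surjective homomorphism maps $\zeta_\alpha$ into $\zeta_\alpha$. So $G/\zeta_\infty(G)$, being a quotient of $G/N$, is hypercentral. It has trivial center, so its upper central series never leaves $1$, and it is trivial.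
\end{proof}

For a group $P$, let $\Delta_P$ be the augmentation ideal of $\mathbb ZP$, the additive span of the elements $g-1$. Its power $\Delta_P^N$ is the additive span of the products $(g_1-1)\cdots(g_N-1)$. Each such product involves finitely many group elements, so for an element $x$ of a $\mathbb ZP$-module,
\begin{equation}\label{eq:local}
\Delta_P^Nx=0\iff \Delta_H^Nx=0\ \text{ for every finitely generated } H\le P .
\end{equation}
The point is that $N$ is the same for all $H$. Powers of $\Delta$ translate commutators: if $N_1\le N_0$ are normal subgroups of $G$ with $N_0/N_1$ abelian, and $G$ acts on $N_0/N_1$, written additively, by $g\cdot x=gxg^{-1}$, then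
\begin{equation}\label{eq:comm}
[x,g_1,\dots,g_c]\ \text{ has image }\ (g_c^{-1}-1)\cdots(g_1^{-1}-1)\,\bar x \qquad(x\in N_0).
\end{equation}

\subsection*{Triangular groups}

The group $D^*\times D^*$ acts on $(D,+)$ by $(a,c)\cdot x=axc^{-1}$. For $\Gamma\le D^*\times D^*$ put
\[
T(\Gamma)=\left\{\begin{pmatrix}a&b\\0&c\end{pmatrix}:(a,c)\in\Gamma,\ b\in D\right\},\qquad
U_D=\left\{\begin{pmatrix}1&x\\0&1\end{pmatrix}:x\in D\right\}\cong(D,+).
\]
Then $U_D$ is an abelian normal subgroup of $T(\Gamma)$ with quotient $\Gamma$, and the identity
\[
\begin{pmatrix}a&b\\0&c\end{pmatrix}\begin{pmatrix}1&x\\0&1\end{pmatrix}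
=\begin{pmatrix}a&ax+b\\0&c\end{pmatrix}
=\begin{pmatrix}1&axc^{-1}\\0&1\end{pmatrix}\begin{pmatrix}a&b\\0&c\end{pmatrix}
\]
shows that conjugation induces on $U_D$ the action above. Both of our constructions of non-hypercentral groups use the following criterion.

\begin{proposition}\label{prop:tri}
Let $D$ be any division ring of characteristic $p>0$ and let $\Gamma\le D^*\times D^*$ be abelian. Suppose that for each $\gamma\in\Gamma$ there is a power $q$ of $p$ such that $\gamma^q$ acts trivially on $D$. Then $T(\Gamma)$ is metabelian and locally nilpotent. If moreover $\Gamma$ fixes no nonzero element of $D$, then $T(\Gamma)$ is not hypercentral. For every $n\ge2$ the group $\mathrm{GL}_n(D)$ contains a copy of $T(\Gamma)$.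
\end{proposition}

\begin{proof}
Put $G=T(\Gamma)$. It is metabelian because $U_D$ and $G/U_D$ are abelian. Let $X\le G$ be finitely generated, let $\gamma_1,\dots,\gamma_r$ generate its image $H$ in $\Gamma$, and let $q$ be a power of $p$ such that every $\gamma_j^q$ acts trivially. Since $pD=0$, we have $(\gamma_j-1)^q=\gamma_j^q-1=0$ on $D$. The identities $gh-1=g(h-1)+(g-1)$ and $g^{-1}-1=-g^{-1}(g-1)$ show that the ideal $\Delta_H$ of the commutative ring $\mathbb ZH$ is generated by the $\gamma_j-1$. A product of $N=r(q-1)+1$ of these generators contains one of them at least $q$ times, so $\Delta_H^ND=0$. For $x_0,\dots,x_{N+1}\in X$ we have $[x_0,x_1]\in U_D$, and \eqref{eq:comm} gives $[x_0,\dots,x_{N+1}]=1$. So $X$ is nilpotent.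

If $\Gamma$ has no nonzero fixed point, then $U_D\cap Z(G)=1$, so $U_D\cap\zeta_\infty(G)=1$ by Lemma~\ref{lem:hyp}(b). As $U_D\ne1$, the group $G$ is not hypercentral. The map $g\mapsto\operatorname{diag}(g,I_{n-2})$ embeds $G$ in $\mathrm{GL}_n(D)$.
\end{proof}

\subsection*{Separable and inseparable pairs}

Local nilpotency forces each operator $x\mapsto axc^{-1}$ to be unipotent on the elements $x$ that occur in the group. The next lemma says that this can happen in a nontrivial way only through inseparability. Let $\bar F$ be an algebraic closure of a field $F$. Call an $F$-linear operator on an $F$-vector space, of any dimension, \emph{separable} if it is annihilated by a nonzero polynomial over $F$ without multiple roots in $\bar F$.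

\begin{lemma}\label{lem:sep}
Let $T_1,T_2$ be commuting separable operators on an $F$-vector space $M$ and let $T=T_1T_2$. If $x\in M$ and $(T-1)^Nx=0$ for some $N$, then $Tx=x$.
\end{lemma}

\begin{proof}
The space $\bar F\otimes_FM$ is the direct sum of the eigenspaces of $T_1$; each is invariant under $T_2$ and is the direct sum of its $T_2$-eigenspaces. So $\bar F\otimes_F M$ is the direct sum of the eigenspaces of $T$. Write $x=\sum x_\lambda$ accordingly. Then $\sum(\lambda-1)^Nx_\lambda=0$, so $x_\lambda=0$ for $\lambda\ne1$.
\end{proof}

We apply the lemma with $T_1$ and $T_2$ the multiplications by $a$ on the left and by $c^{-1}$ on the right, when $a$ and $c$ generate finite separable field extensions of $F$; the minimal polynomials of $a$ and $c^{-1}$ annihilate $T_1$ and $T_2$. At the other extreme, if $a^q=c^q\in F$ for a power $q$ of the characteristic, then $(a,c)^q$ acts trivially and unipotence is automatic.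

\begin{example}\label{ex:quat}
Let $\operatorname{char}F=2$, let $s,t\in F^*$, and let $Q$ be the quaternion algebra with $F$-basis $1,u,y,uy$ and relations
\[
u^2=u+s,\qquad y^2=t,\qquad yu=(u+1)y .
\]
Here $u(u+1)=s$, so $u$ and $u+1$ are invertible, and $yu^{-1}=(u+1)^{-1}y$.

\emph{The separable pair $(u,u)$.} The polynomial $X^2+X+s$ has derivative $1$, so it has simple roots. The operator $Sx=uxu^{-1}$ commutes with left multiplication by $F[u]$, and $Sy=u(u+1)^{-1}y$. Hence $(S-1)^Ny=(u+1)^{-N}y\ne0$ for all $N$. An element that $S$ moves is killed by no power of $S-1$.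

\emph{The inseparable pair $(y,y)$.} For $Tx=yxy^{-1}$ we get $Tu=u+1$, so $T-1$ acts by
\[
u\mapsto1\mapsto0,\qquad uy\mapsto y\mapsto 0 .
\]
Thus $T\ne1$ and $(T-1)^2=0$, and the fixed space is $F[y]$. It contains $1$.

\emph{The twisted pair $(y,c)$ with $c=uyu^{-1}$.} Again $c^2=t=y^2$. For $T'x=yxc^{-1}$ we have $T'x=T(xu)u^{-1}$, so $T'$ is $T$ transported by right multiplication with $u^{-1}$. Hence $(T'-1)^2=0$, and the fixed space is $F[y]u^{-1}$. It does not contain $1$, since $T'1=(u+1)u^{-1}$.

Now take a tensor product $Q_1\otimes_F Q_2\otimes_F\cdots$ of such algebras, with commuting twisted operators $T'_1,T'_2,\dots$. The first $m$ of them fix $u_1^{-1}\cdots u_m^{-1}$. But an element $x$ of $Q_1\otimes_F\cdots\otimes_F Q_m$ has the component $1$ in the next factor, and $T'_{m+1}$ moves $1$. The fixed points escape through the tensor factors as those of Example~\ref{ex:wreath} escape through the supports.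
\end{example}

\section{The counterexample}\label{sec:A}

To prove Theorem~\ref{thm:A} we need an infinite tensor product as in Example~\ref{ex:quat}, in characteristic $p$, that is a division ring with center exactly $F$. We obtain it by taking the parameters $s_i,t_i$ generic, that is, by starting from a skew polynomial ring with no relations other than the commutation rules.

\subsection*{The division ring}
Recall that for a ring $S$ with an automorphism $\tau$, the skew polynomial ring $S[y;\tau]$ is the free left $S$-module on $1,y,y^2,\dots$ with multiplication determined by $ys=\tau(s)y$; comparing leading terms shows that it is a domain if $S$ is. Let $k$ be a field of characteristic $p$, let $R_0=k[u_1,u_2,\dots]$, and put $R_i=R_{i-1}[y_i;\tau_i]$, where $\tau_i$ sends $u_i$ to $u_i+1$ and fixes the other $u_j$ and $y_1,\dots,y_{i-1}$. In $R=\bigcup_iR_i$ all the generators $u_i,y_j$ commute except that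
\[
y_iu_i=(u_i+1)y_i .
\]
The ring $R$ is a domain, and the monomials $u^\alpha y^\beta$ (finitely many nonzero exponents) form a $k$-basis.

The elements $s_i=u_i^p-u_i$ and $t_i=y_i^p$ are central, because $(u_i+1)^p-(u_i+1)=s_i$ and $y_i^pu_i=(u_i+p)y_i^p=u_iy_i^p$. Since $k[u_i]$ is free over $k[s_i]$ on $1,u_i,\dots,u_i^{p-1}$, and $k[y_i]$ is free over $k[t_i]$ on $1,y_i,\dots,y_i^{p-1}$, the ring $R$ is free over the polynomial ring $C=k[s_i,t_i:i\ge1]$ on the \emph{reduced} monomials, those $u^\alpha y^\beta$ with all exponents less than $p$. Let $F$ be the field of fractions of $C$ and let $D=R(C\setminus0)^{-1}$, the localization at the central set $C\setminus0$. Then $D$ is a domain and an $F$-algebra with the reduced monomials as a basis. Let $D_{(m)}$ be the $F$-span of the reduced monomials that involve only indices $\le m$. The commutation rules and the relations $u_i^p=u_i+s_i$, $y_i^p=t_i$ show that $D_{(m)}$ is a subalgebra; its dimension is $p^{2m}$. A finite-dimensional domain over a field is a division ring, since multiplication by a nonzero element is injective, hence surjective. So $D=\bigcup_mD_{(m)}$ is a noncommutative division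 ring, and every finite subset lies in some $D_{(m)}$.

It remains to show that $Z(D)=F$. From $y^\beta u_i=(u_i+\beta_i)y^\beta$ we get
\[
u_i\,(u^\alpha y^\beta)-(u^\alpha y^\beta)\,u_i=-\beta_i\,u^\alpha y^\beta .
\]
For $0<\beta_i<p$ the coefficient is nonzero in $F$. So an element that commutes with all $u_i$ involves only monomials with $\beta=0$, and a central element lies in $E=F[u_1,\dots,u_m]$ for some $m$. This $E$ is a commutative domain of dimension $p^m$, hence a field of degree $p^m$ over $F$. Conjugation by $y_1^{\beta_1}\cdots y_m^{\beta_m}$ sends $u_i$ to $u_i+\beta_i$, so these conjugations form a group of $p^m$ distinct $F$-automorphisms of $E$. By Artin's theorem, a field has degree $|A|$ over the fixed field of a finite automorphism group $A$; so the fixed field here is $F$, and $Z(D)=F$.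

\subsection*{The group}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
Put $a_i=y_i$ and $c_i=u_iy_iu_i^{-1}$. Then $a_i^p=c_i^p=t_i\in F$. The $a_i$ commute with one another, and so do the $c_i$, since generators with different indices commute. Also $a_i\ne c_i$, since $u_i$ and $y_i$ do not commute. Let $\Gamma\le D^*\times D^*$ be the abelian group generated by the pairs $(a_i,c_i)$. Each $(a_i,c_i)^p=(t_i,t_i)$ acts trivially on $D$, so $\gamma^p$ acts trivially for every $\gamma\in\Gamma$.

Let $x\in D$ be fixed by $\Gamma$, so that $a_ix=xc_i$ for all $i$, and choose $m$ with $x\in D_{(m)}$. The element $a_{m+1}$ commutes with $D_{(m)}$, so $xa_{m+1}=a_{m+1}x=xc_{m+1}$. Thus $x(a_{m+1}-c_{m+1})=0$, and $x=0$. Proposition~\ref{prop:tri} applies to $\Gamma$ and gives the theorem.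
\end{proof}

\begin{remark}\label{rem:twist}
The twist by $u_i$ cannot be omitted. Let $\Gamma_0$ be generated by the pairs $(y_i,y_i)$. It preserves $D_{(m)}$, and the generators with $i>m$ act trivially there, so $\Delta_{\Gamma_0}^{m(p-1)+1}D_{(m)}=0$. By \eqref{eq:comm} and Lemma~\ref{lem:hyp}(a), $U_D\le\zeta_\omega(T(\Gamma_0))$, and $T(\Gamma_0)$ is hypercentral.
\end{remark}

\section{Unipotent elements, and groups without them}\label{sec:unip}

We turn to the positive results. The plan is to split off the unipotent elements of $G$, to show that the quotient is always hypercentral, and then to study the action of $G$ on $u(G)$.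

Local finite-dimensionality enters through three remarks. First, every element $x\in D^*$ is algebraic over $F$, so $x^{-1}\in F[x]$; hence \emph{every $F$-subalgebra of $D$ is a division ring}. Second, a finite subset of $M_n(D)$ lies in $M_n(E)$ for a finite-dimensional $F$-subalgebra $E$ of $D$; in particular, elements of $M_n(D)$ are algebraic over $F$. Third, a finitely generated $H\le\mathrm{GL}_n(D)$ lies in such a $\mathrm{GL}_n(E)$ and therefore acts faithfully and $F$-linearly on the finite-dimensional $F$-space $E^n$; a matrix $g-1$ is nilpotent exactly when it is nilpotent on $E^n$. So $H$ is a linear group over $F$ with the same unipotent elements. We view $V=D^n$ as a right $D$-space of columns, so that $M_n(D)=\operatorname{End}_D(V)$.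

\begin{lemma}\label{lem:unip}
\begin{itemize}
\item[(a)] If $U\le\mathrm{GL}_n(D)$ consists of unipotent elements, then its fixed space $V^U$ is nonzero.
\item[(b)] If $G\le\mathrm{GL}_n(D)$ is locally nilpotent, then $u(G)$ is a normal subgroup of $G$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) Kolchin's theorem states that a group of unipotent operators on a nonzero finite-dimensional vector space over a field fixes a nonzero vector. Applied on $E^n\subseteq V$, it gives $V^H\ne0$ for finitely generated $H\le U$. The $V^H$ are $D$-subspaces; choose $H$ with $\dim_DV^H$ minimal. For $x\in U$ the inclusion $V^{\langle H,x\rangle}\subseteq V^H$ must be an equality. So $V^U=V^H\ne0$.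

(b) The set $u(G)$ is invariant under conjugation, so it suffices to show that for $g,h\in u(G)$ the nilpotent group $H=\langle g,h\rangle$ consists of unipotent elements. Let $\bar H$ be the image of $H$ on a composition factor of $\bar F\otimes_FE^n$. Suppose $\bar H$ is not abelian, and choose $z\in\zeta_2(\bar H)\setminus\zeta_1(\bar H)$. Then $z$ fails to commute with a generator, say $\bar g$, and $[z,\bar g]\ne1$ is central, hence a scalar $\lambda\ne1$ by Schur's lemma. So $z^{-1}\bar g^{-1}z=\lambda\bar g^{-1}$. The only eigenvalue on the left is $1$ and on the right is $\lambda$, a contradiction. Thus $\bar H$ is abelian and irreducible over $\bar F$, so it has degree $1$; being generated by unipotent elements, it is trivial. Since $H$ acts trivially on all composition factors, its elements are unipotent.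
\end{proof}

In the absence of unipotent elements, nilpotent linear groups are close to abelian.

\begin{lemma}\label{lem:cbf}
Let $H$ be a finitely generated nilpotent linear group over a field, with no nontrivial unipotent elements. Then $H/Z(H)$ and $H'$ are finite.
\end{lemma}

\begin{proof}
Let $H_1,\dots,H_t$ be the images of $H$ on the composition factors over the algebraic closure, of degrees $m_1,\dots,m_t$. The kernel of $H\to\prod H_j$ consists of unipotent elements, so it is trivial. Fix $j$; write $m=m_j$ and $\zeta_i=\zeta_i(H_j)$. We show by induction that $\zeta_{i+1}/\zeta_i$ has exponent dividing $m$ for $i\ge1$. For $x\in\zeta_{i+1}$ and $h\in H_j$ the element $[x,h]$ is central modulo $\zeta_{i-1}$, so $[x^m,h]\equiv[x,h]^m \pmod{\zeta_{i-1}}$. If $i=1$, then $[x,h]$ is a scalar $\lambda$ by Schur's lemma, and $\lambda^m=\det[x,h]=1$. If $i>1$, then $[x,h]^m\in\zeta_{i-1}$ by induction. In both cases $[x^m,h]\in\zeta_{i-1}$ for all $h$, that is, $x^m\in\zeta_i$.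

So $H_j/Z(H_j)$ is a periodic finitely generated nilpotent group, and such a group is finite. The preimage of $\prod Z(H_j)$ in $H$ is central, because $H\to\prod H_j$ is injective, and it has finite index. By Schur's theorem, a group whose center has finite index has finite derived subgroup.
\end{proof}

To pass from finitely generated subgroups to the whole group we need a bound that does not depend on the auxiliary algebra $E$. The number $n$ provides one: it bounds the ranks of elementary abelian subgroups. We recall the terms used. A group satisfies the \emph{minimal condition} if every descending chain of subgroups is eventually constant. A \emph{quasicyclic} $q$-group is a group isomorphic to the group of all complex roots of unity of $q$-power order. A \emph{Chernikov group} is a group with a normal subgroup $A$ of finite index that is a direct product of finitely many quasicyclic groups. This $A$ is divisible, so it has no proper subgroup of finite index and lies in every subgroup of finite index; hence it is characteristic. An abelian $q$-group with only finitely many elements of order $q$ embeds in a finite direct product of quasicyclic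 groups, and so satisfies the minimal condition. The theorem of \v{S}unkov and of Kegel and Wehrfritz \cite[Ch.~5]{KW} states that a locally finite group whose abelian subgroups satisfy the minimal condition is a Chernikov group.

\begin{proposition}\label{prop:nounip}
If $G\le\mathrm{GL}_n(D)$ is locally nilpotent and $u(G)=1$, then $G'$ is periodic with no elements of order $\operatorname{char}D$, and $G$ is hypercentral.
\end{proposition}

\begin{proof}
The group $G'$ is the directed union of the groups $H'$ with $H\le G$ finitely generated, and these are finite by Lemma~\ref{lem:cbf}. So $G'$ is locally finite. If $p=\operatorname{char}D>0$ and $g^p=1$, then $(g-1)^p=0$, so $g\in u(G)=1$. A locally finite, locally nilpotent group is the direct product of its primary components $P_q$, the sets of elements of $q$-power order, because finite nilpotent groups are. So $G'$ is the direct product of groups $P_q$ with $q\ne\operatorname{char}D$ prime, each normal in $G$. Fix $q$ and let $P=P_q$.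

\emph{$P$ is a Chernikov group.} Let $Y\le P$ be a finite abelian group of exponent $q$. By Maschke's theorem the group algebra of $Y$ over $F$ is semisimple, so its commutative image $F[Y]\subseteq M_n(D)$ is a direct product of $l$ fields. The identity elements of these fields are nonzero orthogonal idempotents with sum $1$; they decompose $V$ into $l$ nonzero $D$-subspaces, so $l\le n$. A field has at most $q$ solutions of $X^q=1$, so $|Y|\le q^n$. Hence every abelian subgroup of $P$ has fewer than $q^n$ elements of order $q$ and satisfies the minimal condition, and the theorem quoted above applies.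

\emph{A finite normal subgroup $N$ of a locally nilpotent group $X$ lies in $\zeta_c(X)$ for a finite $c$.} The group $X/C_X(N)$ is finite, so there is a finitely generated $H\ge N$ with $X=C_X(N)H$. For $x\in N$ the commutator $[x,g]\in N$ depends only on the coset $C_X(N)g$. So each $[x,g_1,\dots,g_c]$ equals some $[x,h_1,\dots,h_c]$ with $h_i\in H$, and this is $1$ when $c$ is the class of $H$.

\emph{Conclusion.} Let $A$ be the divisible abelian subgroup of finite index in $P$. It is the union of the finite groups $\{a\in A:a^{q^j}=1\}$, which are characteristic in $P$ and so normal in $G$. Hence $A\le\zeta_\omega(G)$. The finite normal subgroup $P/A$ of $G/A$ lies in some $\zeta_c(G/A)$, so $P\le\zeta_{\omega+c}(G)$ by Lemma~\ref{lem:hyp}(a). Therefore $G'\le\zeta_\infty(G)$, and $G$ is hypercentral by Lemma~\ref{lem:hyp}(c).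
\end{proof}

\section{Reduction to a two-sided action}\label{sec:red}

\subsection*{Admissible pairs}

The unipotent subgroup $u(G)$ is filtered by the distance of the nonzero blocks from the diagonal, and on each block $G$ acts by an operator $x\mapsto axc^{-1}$, now with matrices $a$ and $c$. We isolate the properties of this action. Let $V',W$ be nonzero finite-dimensional right $D$-spaces. The group $\mathrm{GL}(V')\times\mathrm{GL}(W)$, with projections $\alpha$ and $\beta$, acts $F$-linearly on the $F$-space $\operatorname{Hom}_D(W,V')$ by
\[
\gamma\cdot x=\alpha(\gamma)\,x\,\beta(\gamma)^{-1}.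
\]
An \emph{admissible pair} on $(V',W)$ consists of a subgroup $\Gamma\le\mathrm{GL}(V')\times\mathrm{GL}(W)$ and a $\Gamma$-invariant $F$-subspace $M\subseteq\operatorname{Hom}_D(W,V')$ such that
\begin{itemize}
\item[(A1)] $\Gamma$ is locally nilpotent, and no nontrivial element of $\Gamma$ is unipotent on $V'\oplus W$;
\item[(A2)] for every finitely generated $H\le\Gamma$ and every $x\in M$ there is an $N$ with $\Delta_H^Nx=0$.
\end{itemize}

Let $G\le\mathrm{GL}_n(D)$ be locally nilpotent and $U=u(G)$. Fix a composition series $0=V_0<V_1<\dots<V_t=V$ of $G$-invariant $D$-subspaces, so $t\le n$; put $V_j=0$ for $j<0$ and $S_j=V_j/V_{j-1}$. Let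
\[
U_k=\{x\in G:(x-1)V_j\subseteq V_{j-k}\ \text{for all } j\}\qquad(k\ge1).
\]
For $1\le k<j\le t$ and $x\in U_k$, the map $x-1$ induces $\pi_{jk}(x)\in\operatorname{Hom}_D(S_j,S_{j-k})$. Let $\Gamma_{jk}$ be the image of $G$ in $\mathrm{GL}(S_{j-k})\times\mathrm{GL}(S_j)$, and $M_{jk}$ the $F$-span of $\pi_{jk}(U_k)$.

\begin{proposition}\label{prop:red}
\begin{itemize}
\item[(a)] $U=U_1$ and $G/U$ is hypercentral. So $G$ is hypercentral if and only if $U\le\zeta_\infty(G)$.
\item[(b)] Each $(\Gamma_{jk},M_{jk})$ is an admissible pair on $(S_{j-k},S_j)$, and $\dim S_{j-k}+\dim S_j\le n$.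
\item[(c)] If $\Delta_{\Gamma_{jk}}^NM_{jk}=0$ for all $j,k$, then $U\le\zeta_{N(t-1)}(G)$.
\end{itemize}
\end{proposition}

\begin{proof}
(a) Let $G_j$ be the image of $G$ on $S_j$. By Lemma~\ref{lem:unip}, $u(G_j)$ is a normal subgroup of $G_j$ with nonzero fixed space. This space is $G_j$-invariant, so it is $S_j$, and $u(G_j)=1$. Let $\bar G$ be the image of $G$ on $\bigoplus_jS_j\cong D^n$; the kernel of $G\to\bar G$ is $U_1$. A unipotent element of $G$ or of $\bar G$ has unipotent, hence trivial, image in each $G_j$. So $U\le U_1$ and $u(\bar G)=1$. Conversely $(x-1)^t=0$ for $x\in U_1$. Thus $G/U\cong\bar G$ is hypercentral by Proposition~\ref{prop:nounip}. The last claim follows from Lemma~\ref{lem:hyp}(c).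

(b) The identities
\[
xy-1=(x-1)+(y-1)+(x-1)(y-1),\qquad x^{-1}-1=-x^{-1}(x-1),\qquad gxg^{-1}-1=g(x-1)g^{-1}
\]
show that the $U_k$ are normal subgroups of $G$, that each $\pi_{jk}$ is a homomorphism (the product $(x-1)(y-1)$ lowers the filtration by $2k\ge k+1$ steps), and that $\pi_{jk}(gxg^{-1})=\gamma\cdot\pi_{jk}(x)$ for the image $\gamma$ of $g$. The common kernel of the $\pi_{jk}$, for fixed $k$, is $U_{k+1}$. So $U=U_1\ge\dots\ge U_t=1$, and $U_k/U_{k+1}$ embeds $G$-equivariantly in $\bigoplus_jM_{jk}$. Condition (A1) holds because $u(G_{j-k})=u(G_j)=1$. For (A2), lift $H$ to a finitely generated $\tilde H\le G$ and let $x\in U_k$. The group $\langle\tilde H,x\rangle$ is nilpotent, of class $N$ say, so $\Delta_H^N\pi_{jk}(x)=0$ by \eqref{eq:comm}. An element of $M_{jk}$ is a finite $F$-linear combination of such elements and the action is $F$-linear, so (A2) follows. Finally $S_{j-k}$ and $S_j$ are different factors of the series.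

(c) By \eqref{eq:comm}, $[x,g_1,\dots,g_N]\in U_{k+1}$ for $x\in U_k$ and $g_i\in G$. After $t-1$ rounds we reach $U_t=1$; apply Lemma~\ref{lem:hyp}(a).
\end{proof}

By \eqref{eq:local}, the task is to replace the exponent $N$ in (A2), which depends on $H$ and $x$, by a uniform one.

\subsection*{From a finitely generated group to its center}

Field theory will give such an exponent for abelian groups. A finitely generated $H\le\Gamma$ need not be abelian, but its center has finite index, and the index turns out to be invertible in $F$. This lets us pass to the center without any loss in the exponent.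

\begin{lemma}\label{lem:center}
Let $(\Gamma,M)$ be an admissible pair, $H\le\Gamma$ finitely generated, and $P=Z(H)$. Then $P$ is finitely generated, and $\Delta_P^NM=0$ implies $\Delta_H^NM=0$.
\end{lemma}

\begin{proof}
By (A1), $H$ is a finitely generated nilpotent subgroup of $\mathrm{GL}(V'\oplus W)$ without nontrivial unipotent elements. By Lemma~\ref{lem:cbf}, $m=|H:P|$ and $H'$ are finite. A subgroup of finite index in a finitely generated group is finitely generated. If $p=\operatorname{char}D>0$, then $H$ has no elements of order $p$, since these would be unipotent.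

\emph{Step 1: $m\ne0$ in $F$.} Let $p>0$, and let $x\in\zeta_2(H)$ with $x^p\in P$. For $h\in H$ the element $[x,h]$ is central, so $[x,h]^p=[x^p,h]=1$ and $[x,h]=1$. Thus $x\in P$: the center of the finite nilpotent group $H/P$ has no element of order $p$. A nontrivial Sylow $p$-subgroup of $H/P$ would be a direct factor with nontrivial center. So $p\nmid m$.

\emph{Step 2: $H$ acts on $M$ by commuting operators.} Let $g\in H'$ have order $l$. Then $l\ne0$ in $F$, so $X^l-1$ has simple roots and $g$ is a separable operator on $M$. By (A2) and Lemma~\ref{lem:sep} (with $T_2=1$), $g$ acts trivially on $M$.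

\emph{Step 3.} For $h\in H$ put $v(h)=1+h+\dots+h^{m-1}$, so that $v(h)(h-1)=h^m-1$ and $h^m\in P$. The operator $v(h)$ is injective on $M$. Indeed, $v(h)=m+f(h)(h-1)$ for a polynomial $f$ over $\mathbb Z$; if $v(h)x=0$, then $f(h)(h-1)x=-mx$, so $(-m)^jx=f(h)^j(h-1)^jx=0$ for large $j$ by (A2), and $x=0$ by Step 1. Now let $h_1,\dots,h_N\in H$ and $x\in M$. By Step 2,
\[
v(h_1)\cdots v(h_N)\,(h_1-1)\cdots(h_N-1)x=(h_1^m-1)\cdots(h_N^m-1)x\in\Delta_P^NM=0,
\]
so $(h_1-1)\cdots(h_N-1)x=0$.
\end{proof}

\subsection*{The inseparable degree bounds the exponent}

The next lemma is the heart of Theorems~\ref{thm:B} and~\ref{thm:C}. A single nonzero fixed point identifies the field acting on the left with the field acting on the right. Lemma~\ref{lem:sep} then removes the separable part, and what remains is an action of the local ring $K\otimes_{K_s}K$, of dimension $[K:F]_i$ over $K$. Local finite-dimensionality is not needed here.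

\begin{lemma}\label{lem:insep}
Let $D$ be any division ring with center $F$, let $V',W$ be nonzero finite-dimensional right $D$-spaces, and let $P$ be an abelian group with homomorphisms $\alpha:P\to\mathrm{GL}(V')$ and $\beta:P\to\mathrm{GL}(W)$. Suppose that $K=F[\alpha(P)]$ and $K'=F[\beta(P)]$ are fields of finite degree over $F$. Let $M\subseteq\operatorname{Hom}_D(W,V')$ be an $F$-subspace invariant under $z\cdot x=\alpha(z)x\beta(z)^{-1}$, such that each $x\in M$ is killed by some power of $\Delta_P$. Then $\Delta_P^dM=0$, where $d=[K:F]_i$.
\end{lemma}

\begin{proof}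
Assume $M\ne0$.

\emph{Step 1: an isomorphism $\sigma:K\to K'$.} Take $0\ne x\in M$, the largest $N\ge0$ with $\Delta_P^Nx\ne0$, and $0\ne x_0\in\Delta_P^Nx$. Then $\Delta_Px_0=0$, that is, $\alpha(z)x_0=x_0\beta(z)$ for all $z\in P$. The fields $K$ and $K'$ are the $F$-spans of the groups $\alpha(P)$ and $\beta(P)$. For finitely many $f_z\in F$,
\[
\Bigl(\sum f_z\alpha(z)\Bigr)x_0=x_0\Bigl(\sum f_z\beta(z)\Bigr).
\]
If one of the two sums is $0$, so is the other: a nonzero element of $K$ or $K'$ is an invertible operator and cannot annihilate $x_0$. So $\alpha(z)\mapsto\beta(z)$ extends to a well-defined $F$-linear bijection $\sigma:K\to K'$, which is multiplicative because it is so on the spanning set $\alpha(P)$.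

\emph{Step 2: $kx=x\sigma(k)$ for $k\in K_s$, $x\in M$.} Let $q$ be a power of the characteristic with $K^q\subseteq K_s$, where $K^q=\{k^q:k\in K\}$; take $q=1$ in characteristic $0$. Let $K_0$ be the $F$-span of the group $\{a^q:a\in\alpha(P)\}$, a subfield of $K_s$. Since $(\sum f_z\alpha(z))^q=\sum f_z^q\alpha(z)^q$, we have $K^q\subseteq K_0$. So $K_s/K_0$ is purely inseparable; it is also separable; hence $K_0=K_s$. For $a=\alpha(z)$, the element $z^q$ acts as $x\mapsto a^qx\sigma(a^q)^{-1}$, where $a^q$ and $\sigma(a^q)$ are separable over $F$. Each $x\in M$ is killed by a power of $z^q-1\in\Delta_P$. By Lemma~\ref{lem:sep}, $a^qx=x\sigma(a^q)$, and the claim follows by $F$-linearity.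

\emph{Step 3: the local ring.} Let $M'$ be the additive span of $KMK'$. As $K$ and $K'$ are commutative, the relation $kx=x\sigma(k)$ for $k\in K_s$ holds on $M'$. So $M'$ is a module over the commutative ring $Q=K\otimes_{K_s}K$ via $(k\otimes l)x=kx\sigma(l)$, and $z-1$ acts as $\alpha(z)\otimes\alpha(z)^{-1}-1$. This element lies in the kernel $I$ of the multiplication map $Q\to K$, so it suffices to prove $I^d=0$. If $\sum k_jl_j=0$, then $\sum k_j\otimes l_j=\sum(k_j\otimes1)(1\otimes l_j-l_j\otimes1)$. So $I$ is generated by the elements $1\otimes l-l\otimes1$ with $l$ in a $K_s$-basis of $K$. Their $q$-th powers $1\otimes l^q-l^q\otimes1$ vanish because $l^q\in K_s$ (in characteristic $0$ we have $K=K_s$ and $I=0$). A finitely generated ideal with nilpotent generators in a commutative ring is nilpotent. Therefore the powers of $I$, which are subspaces over $K\otimes1$, decrease strictly until they reach $0$. Since $\dim_KQ=d$ and $\dim_KI=d-1$, we get $I^d=0$.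
\end{proof}

\begin{remark}\label{rem:sharp}
In the ring $D$ of Section~\ref{sec:A} let $T_i$ be conjugation by $y_i$. On polynomials in $u_i$, the operator $T_i-1$ is the difference operator $f(u_i)\mapsto f(u_i+1)-f(u_i)$, so $(T_i-1)^{p-1}u_i^{p-1}=(p-1)!\ne0$. For $P=\langle(y_1,y_1)\rangle$ and $M=D$ we have $K=F[y_1]$ and $d=p$, so the exponent $d$ cannot be lowered in general. Moreover $\prod_{i\le m}(T_i-1)^{p-1}$ sends $(u_1\cdots u_m)^{p-1}$ to $((p-1)!)^m\neq0$: for the groups $\langle(y_i,y_i):i\le m\rangle$ there is no exponent independent of $m$.
\end{remark}

\section{Bounded inseparability implies hypercentrality}\label{sec:B}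

\begin{proof}[Proof of Theorem~\ref{thm:B}]
The first assertion is Lemma~\ref{lem:unip}(b) and Proposition~\ref{prop:red}(a). Let $e$ be as in the theorem. We claim that
\begin{equation}\label{eq:bound}
\Delta_\Gamma^{e(n-1)}M=0
\end{equation}
for every admissible pair $(\Gamma,M)$ on $(V',W)$ with $\dim V'+\dim W\le n$. Since $t\le n$, Proposition~\ref{prop:red} then gives $u(G)\le\zeta_{e(n-1)^2}(G)$ and the hypercentrality of $G$.

By \eqref{eq:local} and Lemma~\ref{lem:center} it suffices to prove $\Delta_P^{e(n-1)}M=0$ for $P=Z(H)$, with $H\le\Gamma$ finitely generated. Lemma~\ref{lem:insep} does not apply directly, because $V'$ and $W$ need not be irreducible under $P$, and then $F[\alpha(P)]$ need not be a field. So we filter once more. Take series $0=X_0<\dots<X_r=V'$ and $0=Y_0<\dots<Y_s=W$ of $P$-invariant $D$-subspaces with irreducible factors; then $r+s\le n$.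

Let $S$ be one of these factors and $K$ the $F$-span of the image of $P$ in $\operatorname{End}_D(S)$. A nonzero element of $K$ commutes with $P$, so its kernel and image are $P$-invariant $D$-subspaces, and it is invertible in $\operatorname{End}_D(S)$. So $K$ is a commutative domain. It is generated by finitely many elements that are algebraic over $F$, so it is a field of finite degree over $F$. It lies in $\operatorname{End}_D(S)\cong M_{\dim S}(D)$ with $1\le\dim S\le n-1$. Hence $[K:F]_i\le e$; this is the only use of the hypothesis.

Put $X_i=V'$ for $i\ge r$ and $X_i=0$ for $i\le0$, and for $l\in\mathbb Z$ let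
\[
\mathcal H_l=\{x\in\operatorname{Hom}_D(W,V'):xY_j\subseteq X_{j+l}\ \text{for all } j\}.
\]
These are $P$-invariant $F$-subspaces with
\[
\operatorname{Hom}_D(W,V')=\mathcal H_{r-1}\supseteq\mathcal H_{r-2}\supseteq\dots\supseteq\mathcal H_{-s}=0 .
\]
An element of $\mathcal H_l$ induces maps $Y_j/Y_{j-1}\to X_{j+l}/X_{j+l-1}$, and they all vanish exactly when it lies in $\mathcal H_{l-1}$. So $\mathcal H_l/\mathcal H_{l-1}$ embeds $P$-equivariantly in the direct sum of those $\operatorname{Hom}_D(Y_j/Y_{j-1},X_{j+l}/X_{j+l-1})$ with $1\le j\le s$, $1\le j+l\le r$. The projection of $M\cap\mathcal H_l$ to each summand is a $P$-invariant $F$-subspace whose elements are killed by powers of $\Delta_P$, by (A2). By Lemma~\ref{lem:insep} it is killed by $\Delta_P^e$. Thus $\Delta_P^e(M\cap\mathcal H_l)\subseteq M\cap\mathcal H_{l-1}$. The chain has $r+s-1\le n-1$ steps, and \eqref{eq:bound} follows.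

It remains to find $e$ in the special cases. For $n=1$ the condition is vacuous. If $F$ is perfect, in particular in characteristic $0$, finite extensions are separable and $e=1$. If $[D:F]<\infty$ and $K\subseteq M_r(D)$, then $D^r$ is a nonzero $K$-vector space, so $[K:F]\le r[D:F]$, and $e=(n-1)[D:F]$ works for $n\ge2$. In the last case, the entries of an $F$-basis of $K$ lie in a finite-dimensional central division $F$-algebra $E\subseteq D$ with $p^{m+1}\nmid\deg E$, so $K$ is a subfield of the central simple algebra $A=M_r(E)$ of degree $r\deg E$. By the double centralizer theorem, $C_A(K)$ is central simple over $K$ and $[A:F]=[K:F]\,[C_A(K):F]$; hence $\deg A=[K:F]\deg C_A(K)$. So the $p$-power $[K:F]_i$ divides $r\deg E$ and is at most $rp^m\le(n-1)p^m$.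
\end{proof}

\section{The criterion for $n=2$}\label{sec:C}

In Section~\ref{sec:A}, the field $L=F[y_1,y_2,\dots]$ is purely inseparable of infinite degree over $F=Z(D)$, and the rule $y_i\mapsto c_i$ defines an $F$-embedding $\sigma:L\to D$. On $F[y_1,\dots,y_m]$ it is given by $a\mapsto x_m^{-1}ax_m$ with $x_m=(u_1\cdots u_m)^{-1}$, and the absence of fixed points says that no single element of $D^*$ induces $\sigma$ on all of $L$. For the sufficiency in Theorem~\ref{thm:C} we construct such a $\sigma$ for an arbitrary $L$, where no tensor decomposition is available. The elements that induce $\sigma$ on a subfield $K$ form a coset of the centralizer of $K$, and we have to choose a nested sequence of cosets with empty intersection in $D^*$. There is room for a choice at each step because the centralizers decrease strictly.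

\begin{lemma}\label{lem:cent}
Let $D$ be any division ring with center $F$, and let $K$ be a field with $F\subseteq K\subseteq D$ and $[K:F]=l<\infty$. Then $D$ has left dimension $l$ over $C_D(K)$.
\end{lemma}

\begin{proof}
The tensor product over $F$ of a simple $F$-algebra with a simple ring whose center is $F$ is simple, so $A=K\otimes_FD^{\mathrm{op}}$ is simple. It has dimension $l$ over the division subring $1\otimes D^{\mathrm{op}}$, so it is Artinian. By the Wedderburn--Artin theorem, if $S$ is a simple left $A$-module, then $A\cong S^j$ as left modules, where $j$ is the dimension of $S$ over $\operatorname{End}_A(S)$. Take $S=D$ with $(k\otimes d)x=kxd$. Its submodules are right ideals of $D$, so it is simple. It has dimension $1$ over $D^{\mathrm{op}}$, so $j=l$. An additive map $D\to D$ that commutes with all right multiplications is left multiplication by some $c\in D$, and it commutes with the action of $K$ exactly when $c\in C_D(K)$. So $\operatorname{End}_A(S)=C_D(K)$.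
\end{proof}

We shall use twice that a division subring $D_1\supseteq F$ of $D$ has center $F_1\supseteq F$ and is locally finite-dimensional over $F_1$: for finite $X\subseteq D_1$, the $F_1$-span of an $F$-basis of $F[X]$ is an $F_1$-subalgebra containing $X$.

\begin{proof}[Proof of Theorem~\ref{thm:C}: sufficiency]
Since $\mathrm{GL}_n(D_1)\le\mathrm{GL}_n(D)$, we may replace $(D,F)$ by $(D_1,Z(D_1))$ and assume that $D$ contains a purely inseparable extension $L/F$ of infinite degree. Choose finite subextensions $F=K_0\subsetneq K_1\subsetneq\cdots$ and replace $L$ by $\bigcup_iK_i$.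

\emph{A countable subring.} To make the intersection of the cosets empty we exhaust the ring by countably many finite-dimensional subspaces and avoid one at each step; for this we pass to a subring of countable dimension. By Lemma~\ref{lem:cent}, $C_D(K_{i+1})\subsetneq C_D(K_i)$. Choose $g_i\in C_D(K_i)\setminus C_D(K_{i+1})$, and let $D_0$ be the $F$-subalgebra generated by $L$ and all $g_i$. It is a division ring of countable dimension over $F$, so $D_0=\bigcup_iW_i$ with finite-dimensional $F$-subspaces $W_0\subseteq W_1\subseteq\cdots$. The $F$-subalgebras $C_i=C_{D_0}(K_i)$ are division rings, $C_{i+1}\subseteq C_i$, $g_i\in C_i\setminus C_{i+1}$, and each $C_i$ contains $L$ and so has infinite dimension over $F$.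

\emph{Claim: there are $x_i\in D_0^*$ with $x_0=1$, $x_{i+1}\in C_ix_i$ and $C_{i+1}x_{i+1}\cap W_i=0$.} Let $x_i$ be given, and write $C=C_{i+1}$, $g=g_i$. The elements $x_i$ and $gx_i$ are left linearly independent over $C$: if $\xi+\eta g=0$ with $\xi,\eta\in C$ and $\eta\ne0$, then $g=-\eta^{-1}\xi\in C$. We look for a line in the plane $Cx_i\oplus Cgx_i$ that misses $W_i\setminus0$. The $F$-space $W_i\cap(Cx_i\oplus Cgx_i)$ is finite-dimensional. The coordinates in $C$ of the elements of an $F$-basis generate an $F$-subalgebra $C'\subseteq C$, which is a division ring and, by local finite-dimensionality, of finite dimension over $F$. Every element of the intersection has both coordinates in $C'$. Choose $\lambda\in C\setminus C'$ and put $x_{i+1}=x_i+\lambda gx_i=(1+\lambda g)x_i$. This is a nonzero element of $C_ix_i$. If $0\ne\xi\in C$ and $\xi x_{i+1}\in W_i$, then $\xi,\xi\lambda\in C'$, so $\lambda\in C'$, a contradiction. This proves the claim.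

\emph{The embedding.} Define $\sigma:L\to D_0$ by $\sigma(a)=x_i^{-1}ax_i$ for $a\in K_i$. Since $x_{i+1}x_i^{-1}$ centralizes $K_i$, the definitions for $i$ and $i+1$ agree on $K_i$, so $\sigma$ is a well-defined embedding of $F$-algebras. Let $\Gamma=\{(a,\sigma(a)):a\in L^*\}$, an abelian subgroup of $D_0^*\times D_0^*$. For $a\in L^*$ there is a power $q$ of $p$ with $a^q\in F$; then $(a,\sigma(a))^q=(a^q,a^q)$ acts trivially on $D_0$. This is where pure inseparability is used. Let $x\in D_0$ be fixed by $\Gamma$, and choose $i$ with $x\in W_i$. For $a\in K_{i+1}$ we have $ax=x\sigma(a)=xx_{i+1}^{-1}ax_{i+1}$, so $xx_{i+1}^{-1}$ commutes with $a$. Hence $x\in C_{i+1}x_{i+1}\cap W_i=0$. Proposition~\ref{prop:tri}, applied to $D_0$ and $\Gamma$, gives the required subgroup of $\mathrm{GL}_n(D_0)\le\mathrm{GL}_n(D)$ for all $n\ge2$.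
\end{proof}

For the converse we must extract a field from a non-hypercentral group. Lemma~\ref{lem:center} produces an abelian group $\Lambda$ with no uniform exponent. The field generated by $\alpha(\Lambda)$ need not be purely inseparable over $F$. But its separable part acts in the same way on both sides, so it becomes central when we pass to its centralizer. This is why Theorem~\ref{thm:C} is stated for subrings $D_1$ and their own centers.

\begin{proof}[Proof of Theorem~\ref{thm:C}: necessity]
Let $G\le\mathrm{GL}_2(D)$ be locally nilpotent and not hypercentral. By Theorem~\ref{thm:B}, $\operatorname{char}D=p>0$. In the notation of Proposition~\ref{prop:red}, $U\not\le\zeta_\infty(G)$, so $U\ne1$ and $t=2$. After a change of basis $G$ is upper triangular, $U$ consists of the matrices $\left(\begin{smallmatrix}1&b\\0&1\end{smallmatrix}\right)$ with $b$ in a nonzero additive subgroup $B$ of $D$, and the only admissible pair is $(\Gamma,M)$, where $\Gamma\le D^*\times D^*$ is the group of diagonals, acting by $\gamma\cdot x=\alpha(\gamma)x\beta(\gamma)^{-1}$, and $M=FB\subseteq D$. Conjugation by $\operatorname{diag}(b_0^{-1},1)$ with $0\ne b_0\in B$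 replaces $B$ by $b_0^{-1}B$, so we may assume $1\in B$.

\emph{An abelian group.} By Proposition~\ref{prop:red}(c), no power of $\Delta_\Gamma$ kills $M$. By \eqref{eq:local}, for each $N\ge1$ there is a finitely generated $H_N\le\Gamma$ with $\Delta_{H_N}^NM\ne0$, and enlarging these groups we may assume $H_1\le H_2\le\cdots$. By Lemma~\ref{lem:center}, $\Delta_{Z(H_N)}^NM\ne0$. Let $\Lambda=\langle Z(H_N):N\ge1\rangle$. For $i\le j$ we have $Z(H_i)\le H_j$, so $Z(H_i)$ commutes with $Z(H_j)$, and $\Lambda$ is abelian. No power of $\Delta_\Lambda$ kills $M$.

\emph{The subring $D_1$.} Let $z\in\Lambda$, $a=\alpha(z)$, $c=\beta(z)$. The fields $F[a]$ and $F[c]$ are finite over $F$, so there is a power $q=q(z)$ of $p$ with $a^q$ and $c^q$ separable over $F$. By (A2) each $x\in M$ is killed by a power of $z^q-1$, so $a^qxc^{-q}=x$ for all $x\in M$ by Lemma~\ref{lem:sep}. For $x=1$ this gives $a^q=c^q$, and then it says that $a^q$ commutes with every element of $M$. Let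
\[
S=F[\alpha(z)^{q(z)}:z\in\Lambda]=F[\beta(z)^{q(z)}:z\in\Lambda],\qquad D_1=C_D(S),\qquad F_1=Z(D_1).
\]
The algebra $S$ is commutative, $D_1\supseteq F$ is a division ring, and $S\subseteq F_1$. We have just seen that $M\subseteq D_1$. The first description of $S$ gives $\alpha(\Lambda)\subseteq D_1$ and the second gives $\beta(\Lambda)\subseteq D_1$, because $\Lambda$ is abelian. Let $L_1=F_1[\alpha(\Lambda)]\subseteq D_1$. It is a commutative $F$-subalgebra of $D$, hence a field, and it is purely inseparable over $F_1$ because its generators satisfy $\alpha(z)^{q(z)}\in S\subseteq F_1$.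

\emph{The degree is infinite.} Suppose $[L_1:F_1]=d<\infty$, and let $P\le\Lambda$ be finitely generated. We apply Lemma~\ref{lem:insep} to the division ring $D_1$ with center $F_1$, to $V'=W=D_1$, and to the $F_1$-span $F_1M\subseteq D_1=\operatorname{Hom}_{D_1}(W,V')$. The rings $F_1[\alpha(P)]$ and $F_1[\beta(P)]$ are commutative $F$-subalgebras of $D$, generated over $F_1$ by finitely many algebraic elements, so they are fields of finite degree over $F_1$; the first lies in $L_1$ and has degree at most $d$. The action of $P$ on $D_1$ is $F_1$-linear, since $F_1$ is central in $D_1$; so $F_1M$ is $P$-invariant, and by (A2) each of its elements is killed by a power of $\Delta_P$. The lemma gives $\Delta_P^dM=0$. As $d$ does not depend on $P$, \eqref{eq:local} gives $\Delta_\Lambda^dM=0$, a contradiction. So $L_1\subseteq D_1$ is a purely inseparable extension of $Z(D_1)$ of infinite degree.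
\end{proof}

\begin{thebibliography}{9}

\bibitem{problem}
``1 Introduction'',
\texttt{https://homsy-staging.\allowbreak cambridgecore.org/\allowbreak core/\allowbreak journals/\allowbreak bulletin-\allowbreak of-\allowbreak the-\allowbreak australian-\allowbreak mathematical-\allowbreak society/\allowbreak article/\allowbreak locally-\allowbreak nilpotent-\allowbreak subgroups-\allowbreak of-\allowbreak mathrm-\allowbreak glnd/\allowbreak 3210363BB31C41062AEDAF5606CB5F42}.

\bibitem{KW}
Kegel and Wehrfritz, \emph{Locally Finite Groups}.

\end{thebibliography}
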